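# Complements of blown-up polarity graphs and the edge bound for the Colin de Verdière parameter

## 1. Cliques separated along the edges of a small graph

Take a graph $F$ on $\{1,\dots,N\}$ and an integer $a\ge 1$. (All graphs are finite, simple and undirected.) Replace each vertex $i$ by a set $V_i$ of $a$ new vertices, the sets being disjoint, and put $V=V_1\sqcup\dots\sqcup V_N$.

**Construction.** $G(F,a)$ is the graph on $V$ in which distinct $u\in V_i$, $v\in V_j$ are *non*-adjacent exactly when $ij\in E(F)$. For $P\subseteq\{1,\dots,N\}$ write $V_P=\bigcup_{i\in P}V_i$.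

Since $F$ has no loops, each $V_i$ is a clique. Two cliques $V_i,V_j$ are completely joined if $ij\notin E(F)$ and completely separated if $ij\in E(F)$. Counting non-edges,
$$|E(\overline{G(F,a)})|=|E(F)|\,a^2. \tag{1}$$

For example, if $F$ has no edges, then $G(F,a)=K_{Na}$. If $F$ is a single edge on two vertices, then $G(F,a)$ is two disjoint copies of $K_a$. If $F$ is the path $1\,2\,3$, then $V_1\cup V_3$ is a clique and $V_2$ is separated from it, so $G(F,a)=K_{2a}\sqcup K_a$.

We will feed into this construction a sparse graph $F$ with strong expansion.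

**The polarity graph $F_Q$** ($Q$ prime). The vertices are the $N=Q^2+Q+1$ points of the projective plane $PG(2,Q)$, that is, the lines through $0$ in $\mathbb F_Q^3$. Distinct points $x,y$ are adjacent iff $x\cdot y=0$.

For $Q=2$ the vertices are the seven nonzero vectors of $\mathbb F_2^3$. The point $110$ is orthogonal to $110$, $001$, $111$, hence has two neighbors. The points of even weight $110,101,011$ are orthogonal to themselves and have degree $2$; the other four have degree $3$; there are $9$ edges.

In general, the vectors orthogonal to a point form a $2$-dimensional space, which contains $(Q^2-1)/(Q-1)=Q+1$ points. Two distinct points have a $1$-dimensional space of common orthogonal vectors, that is, exactly one common orthogonal point. So degrees are at most $Q+1$ and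
$$|E(F_Q)|\le \tfrac12N(Q+1). \tag{2}$$

Let $A$ be the adjacency matrix of $F_Q$ with a $1$ added on the diagonal at each $x$ with $x\cdot x=0$. The two counts say that $A^2$ has diagonal entries $Q+1$ and off-diagonal entries $1$, so $A^2=QI+J$; also $A\mathbf 1=(Q+1)\mathbf 1$. On $\mathbf 1^\perp$ we have $A^2=Q I$, so $A$ has norm $\sqrt Q$ there.

Let $X,Y$ be disjoint sets of vertices with no edge between them. Write $\mathbf 1_X=\frac{|X|}N\mathbf 1+x'$ and $\mathbf 1_Y=\frac{|Y|}N\mathbf 1+y'$ with $x',y'\perp\mathbf 1$, $\|x'\|\le\sqrt{|X|}$, $\|y'\|\le\sqrt{|Y|}$. As $X\cap Y=\emptyset$, the loops do not contribute to $\mathbf 1_X^TA\mathbf 1_Y$, so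
$$0=\mathbf 1_X^TA\mathbf 1_Y\ge (Q+1)\frac{|X||Y|}{N}-\sqrt Q\sqrt{|X||Y|},\qquad\text{hence}\qquad \sqrt{|X||Y|}\le\frac{N\sqrt Q}{Q+1}. \tag{3}$$
So although $F_Q$ is sparse (degrees about $\sqrt N$), two sets with no edge between them cannot both have size much above $N/\sqrt Q$.

The graphs $G(F_Q,a)$ with $a$ large have very few non-edges, and we shall prove that certain real symmetric matrices attached to them must have large rank. Together these two facts refute a conjectured edge bound for the Colin de Verdière parameter.

## 2. The parameter $\mu$ and the conjectured edge bound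

**Definition.** For a graph $G$ on $\{1,\dots,n\}$, $\mu(G)$ is the maximum corank (dimension of the kernel) of a real symmetric $n\times n$ matrix $M$ such that

- (i) for $i\ne j$: $M_{ij}<0$ if $ij\in E(G)$ and $M_{ij}=0$ if $ij\notin E(G)$; diagonal entries are arbitrary;
- (ii) $M$ has exactly one negative eigenvalue, counted with multiplicity;
- (iii) (Strong Arnold Property) there is no nonzero real symmetric $X$ with $MX=0$ and $X_{ij}=0$ whenever $i=j$ or $ij\in E(G)$.

*Complete graphs.* For $K_s$, condition (iii) is vacuous: every entry of $X$ is required to vanish. The matrix $-J$ has eigenvalue $-s$ once and $0$ with multiplicity $s-1$. A matrix with a negative eigenvalue has rank at least $1$. So $\mu(K_s)=s-1$.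

*What (iii) excludes.* Let $G$ have three vertices and no edges. The matrix $\operatorname{diag}(-1,0,0)$ satisfies (i) and (ii) and has corank $2$, but the symmetric $X$ with $X_{23}=X_{32}=1$ and zeros elsewhere violates (iii). Any diagonal matrix with two zeros on the diagonal is excluded in the same way. For $\operatorname{diag}(-1,0,1)$, the equation $MX=0$ kills rows $1$ and $3$ of $X$, leaving only $X_{22}$, which (iii) sets to $0$. So $\mu(G)=1$.

We use two known facts: for each integer $t\ge0$ the class $\{G:\mu(G)\le t\}$ is minor-closed, and $G$ is planar iff $\mu(G)\le3$.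

**Conjecture.** Let $t\ge0$ be an integer. If $G$ has at least $t$ vertices and $\mu(G)\le t$, then
$$|E(G)|\le t|V(G)|-\binom{t+1}2 .$$

The problem is taken from "Seminars and Colloquia by Series", http://www.math.gatech.edu/seminars-and-colloquia-by-series?series_tid=41, where one is asked to prove or disprove it.

**Small $t$ by hand.** We use only minors and $\mu(K_s)=s-1$.

- $t=0$: an edge would be a $K_2$ and give $\mu\ge1$. So there are no edges, and the bound is $0$.
- $t=1$: a cycle would give a $K_3$ minor and $\mu\ge2$. So $G$ is a forest and $|E(G)|\le n-1$.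
- $t=2$: $G$ has no $K_4$ minor. By a textbook theorem of Dirac, a graph of minimum degree at least $3$ has a $K_4$ minor, so $G$ has a vertex of degree at most $2$. Deleting it and using induction from $n=2$ (where $|E|\le1=2\cdot2-3$) gives $|E(G)|\le2n-3$.
- $t=3$: $G$ is planar with $n\ge 3$, and the bound is the familiar $3n-6$.

**The bound in terms of non-edges.** Let $n=|V(G)|$. Expanding $(n-t)(n-t-1)=n^2-2nt+t^2-n+t$ gives $tn-\binom{t+1}2=\binom n2-\binom{n-t}2$. So the conjectured inequality is equivalent to
$$|E(\overline G)|\ge\binom{n-t}2. \tag{4}$$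
For $G=K_n$, $t=n-1$, both sides are $0$. In general $n-\mu(G)$ is the least rank of a matrix satisfying (i)–(iii). To refute the conjecture we want *few non-edges* and *large minimum rank*: if every such matrix has rank at least $R$ and $\binom R2>|E(\overline G)|$, the conjecture fails for $G$ with $t=\mu(G)$.

**A dimension count, and how far it goes.** The Strong Arnold Property itself bounds $\mu$.

**Lemma 1.** For any graph $H$ with $n$ vertices and $c=\mu(H)$, $\ \binom{c+1}2\le n+|E(H)|$.

*Proof.* Let $M$ be an optimal matrix. A symmetric $X$ satisfies $MX=0$ iff its range lies in $\ker M$, so these $X$ form a space of dimension $\binom{c+1}2$. By (iii) the linear map $X\mapsto(X_{ij})_{i=j\text{ or }ij\in E(H)}$ into $\mathbb R^{n+|E(H)|}$ is injective on it. $\square$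

Can this refute the conjecture? Apply it to $G$ with $|E(\overline G)|=\delta n^2/2$. It gives $\binom{t+1}{2}\le\binom{n+1}2-\delta n^2/2$, so to leading order it only guarantees $n-t\ge(1-\sqrt{1-\delta})\,n$. To violate (4) one needs, to leading order, $n-t>\sqrt\delta\, n$. But $(\sqrt\delta+\sqrt{1-\delta})^2\ge1$, so $1-\sqrt{1-\delta}\le\sqrt\delta$ for all $0\le \delta\le 1$. The count never reaches far enough. It will be useful only in Section 8, for a sparse graph.

So we bound ranks directly, and for this we use only (i) and a weak form of (ii).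

## 3. Admissible matrices, the rank theorem, and the disproof

**Definition.** A real symmetric $M$ is *admissible* for $G$ if $M_{uv}<0$ for $uv\in E(G)$, $M_{uv}=0$ for distinct non-adjacent $u,v$, and $M$ has **at most** one negative eigenvalue.

Every matrix in the definition of $\mu(G)$ is admissible. By interlacing, the principal submatrix of an admissible matrix on $U\subseteq V(G)$ is admissible for $G[U]$.

*Example.* Let $F$ be one edge, so $G(F,a)=K_a\sqcup K_a$, with $a\ge2$. An admissible $M$ is block diagonal with two blocks, and one of them must be positive semidefinite. That block has all off-diagonal entries negative, so by Perron–Frobenius (applied to $sI$ minus the block) its smallest eigenvalue is simple, and its rank is at least $a-1$. The other block has rank at least $1$. So $\operatorname{rank}M\ge a$, and $(-J)\oplus(aI-J)$ attains $a$. Two cliques separated from each other cannot both use the one negative eigenvalue; this drives everything below.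

**Condition $(S_k)$** (for $F$ on $N$ vertices and $1\le k\le N-1$). There is no partition $V(F)=X\sqcup Y\sqcup Z$ with no $F$-edge between $X$ and $Y$, $|Z|\le k-1$, and $|X|,|Y|\ge(N-k+1)/3$.

*Example.* For $F=C_5$: $(S_1)$ holds since $C_5$ is connected. $(S_2)$ holds since $C_5$ minus at most one vertex is connected. $(S_3)$ fails: with vertices $1,\dots,5$ in cyclic order take $Z=\{1,3\}$, $X=\{2\}$, $Y=\{4,5\}$; the size condition is $|X|,|Y|\ge1$.

**Theorem A.** Let $F$ satisfy $(S_k)$ and let $0<\kappa<k/2$. Then there is $a_0$ such that for all $a\ge a_0$ every admissible matrix for $G(F,a)$ has rank at least $\kappa a$.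

**Theorem B.** Let $Q=101$, $N=10303$, $F=F_{101}$. There is $a_0$ such that for all $a\ge a_0$ the graph $G=G(F,a)$, with $n=10303a$ and $t=\mu(G)$, violates the conjecture. Moreover, the conjecture is false for **every** integer $t\ge7303\,a_0$.

*Proof of Theorem B from Theorem A.*

**Step 1: check $(S_k)$ for $k=7200$.** Here $(N-k+1)/3=3104/3>1034$. Since $10.05^2=101.0025>101$, we have $N\sqrt Q/(Q+1)<10303\cdot10.05/102<1016$. If $X,Y,Z$ were as forbidden by $(S_k)$, then $\sqrt{|X||Y|}>1034$, contradicting (3).

**Step 2: compare rank and non-edges.** Theorem A with $\kappa=3000<3600$ gives $a_0$ such that for $a\ge a_0$ every admissible matrix has rank at least $3000a$. So $t=\mu(G)\le n-3000a$. By (2), $|E(F)|\le 10303\cdot51=525453$, so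
$$\binom{n-t}2\ge\binom{3000a}2=4500000a^2-1500a>525453\,a^2\ge|E(F)|a^2=|E(\overline G)|,$$
which contradicts (4).

**Step 3: reach every large $t$.** Let $j\ge0$ and let $G'$ be the join of $G(F,a_0)$ with $K_j$. It has $n'=10303a_0+j$ vertices and the same non-edges as $G(F,a_0)$. Put $t=n'-3000a_0=7303a_0+j$. An admissible $M$ for $G'$ restricts to an admissible matrix for $G(F,a_0)$, so $\operatorname{rank}M\ge3000a_0$ and $\mu(G')\le t\le n'$. As in Step 2,
$$|E(\overline{G'})|=|E(F)|a_0^2<\binom{3000a_0}2=\binom{n'-t}2,$$
so the conjecture fails for $G'$ and $t$. As $j$ runs over $0,1,2,\dots$, $t$ runs over all integers $\ge7303a_0$. $\square$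

The rest of the disproof is Theorem A. Property (iii) plays no role in it.

## 4. One clique at a time, and the cliques that cooperate

Fix an admissible $M$ for $G(F,a)$ and write
$$\langle x,y\rangle=x^TMy,\qquad q(x)=\langle x,x\rangle .$$

The single-edge example suggests the following. Suppose $ij\in E(F)$ and both $V_i$ and $V_j$ carry entrywise nonnegative vectors $z_i,z_j$ with $q(z_i),q(z_j)<0$. Then $\langle z_i,z_j\rangle=0$, so $q$ is negative definite on the plane they span, and $M$ has two negative eigenvalues. This is impossible. So the set $I$ of indices $i$ for which $V_i$ carries such a vector is independent in $F$.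

For $F_Q$, splitting $I$ into two nearly equal halves and using (3) gives $|I|\le 2N\sqrt Q/(Q+1)+1$, a small fraction of $N$ when $Q$ is large. For every other $i$ the block $M_{V_i}$ is positive semidefinite: a negative eigenvalue would, by Perron–Frobenius, have a nonnegative eigenvector for the smallest eigenvalue. As in Section 3, such a block has rank at least $a-1$.

So most diagonal blocks have nearly full rank. But from this we may only conclude $\operatorname{rank}M\ge a-1$, because ranks of diagonal blocks need not add. For $F_Q$ we need far more: all degrees are at least $Q$, so $|E(F_Q)|\ge NQ/2$, and refuting (4) takes rank above roughly $\sqrt{NQ}\,a$.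

**Example: ranks that do not add.** Let $F$ have $N\ge2$ vertices and no edges, and let $a\ge2$. Identify each $V_i$ with $\{1,\dots,a\}$ and let
$$M_{V_i,V_i}=aI-J,\qquad M_{V_i,V_j}=aI-2aJ\quad(i\ne j).$$
Off-diagonal entries are $-1$ inside blocks, and $-a$ or $-2a$ between blocks, all negative. On vectors $(x_1,\dots,x_N)$ with all $x_i\perp\mathbf 1$, $q=a\|\sum_jx_j\|^2$: positive semidefinite of rank $a-1$. On vectors $(s_1\mathbf 1,\dots,s_N\mathbf 1)$, $M$ acts as $-(2a^2-a)(J-I)$ on $(s_1,\dots,s_N)$, with one negative and $N-1$ positive eigenvalues. These two spaces are invariant and orthogonal and together are everything. So $M$ is admissible, every diagonal block is positive semidefinite of rank $a-1$, and yet $\operatorname{rank}M=a+N-1$.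

What goes wrong is visible on pairs. For $x\in V_1$ and $y\in V_2$ in different positions, $q(e_x+e_y)=2(a-1)-4a=-2(a+1)$: strongly negative, although neither vertex is negative alone. Negative vectors with small support straddle several cliques, and there are many disjoint ones. To get rank proportional to $k$ cliques, we must find $k$ of them whose *union* has few disjoint vectors of this kind. The next section makes "of this kind" precise.

## 5. Bad sets, and a lemma that limits them

Put
$$D(x)=\sum_v\max(M_{vv},0)\,x_v^2 .$$
$\sqrt D$ is a seminorm, and $D(x+y)=D(x)+D(y)$ if $x,y$ have disjoint supports. Fix $\varepsilon>0$.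

**Definition.** A set $S\subseteq V$ is *bad* if there is an entrywise nonnegative $z$ supported on $S$ with $q(z)<0$ and $D(z)\le-q(z)/\varepsilon$. After scaling, $q(z)=-1$ and $D(z)\le1/\varepsilon$.

*Example.* For $M=\begin{pmatrix}1&-b\\-b&1\end{pmatrix}$ with $b>0$, $S$ both vertices, and $z\ge 0$ nonzero, $-q(z)/D(z)=\frac{2bz_1z_2}{z_1^2+z_2^2}-1$ has maximum $b-1$, at $z_1=z_2$. So $S$ is bad iff $b\ge1+\varepsilon$. In the example of Section 4, the pair $\{x,y\}$ has $D/(-q)=(a-1)/(a+1)<1$, so it is bad for every $\varepsilon\le1$. Matching $V_1$ with a cyclic shift of $V_2$ gives $a$ disjoint bad pairs, while no subset of a single $V_i$ is bad.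

If $S$ is not bad, then
$$q(z)\ge-\varepsilon D(z)\qquad\text{for all }z\ge0\text{ supported on }S, \tag{5}$$
because $q(z)<-\varepsilon D(z)$ would give $q(z)<0$ and $D(z)<-q(z)/\varepsilon$.

**Lemma 3** (proved in Section 6)**.** Let $F$ satisfy $(S_k)$ and let $\varepsilon>0$. There is $p_0=p_0(F,k,\varepsilon)$ such that for every $a$ and every admissible $M$ for $G(F,a)$ there is a $k$-set $P\subseteq V(F)$ for which $V_P$ does not contain $p_0$ pairwise disjoint bad sets.

The strategy is to assume that *every* $V_P$ contains many disjoint bad sets and to compress $M$ to an $N\times N$ matrix by taking one nonnegative vector $g_i$ on each $V_i$ and forming $\Gamma_{ij}=\langle g_i,g_j\rangle$. Averaging over many disjoint bad sets makes the positive part of $\Gamma$ negligible, so in a limit $-\Gamma$ becomes a nonnegative matrix $A$ vanishing on the edges of $F$, with $-A$ having a single negative eigenvalue. Such matrices are rigid.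

**Lemma 2.** Let $F$ be a graph on $\{1,\dots,N\}$ and $A$ a symmetric, entrywise nonnegative $N\times N$ matrix with entry sum $1$, with $A_{ij}=0$ for $ij\in E(F)$, such that $-A$ has exactly one negative eigenvalue. Let $\hat h_i$ be the row sums and $Y_0=\{i:\hat h_i>0\}$. If $C$ is a component of $F[Y_0]$ with $|C|\ge2$, then $A$ vanishes on $C\times C$ and $\sum_{i\in C}\hat h_i\le\frac12$.

*Example.* Let $F$ consist of the disjoint edges $12$ and $34$, and $A_{13}=A_{14}=A_{23}=A_{24}=\frac18$ (symmetrically), other entries $0$. The nonzero eigenvalues of $-A$ are $\pm\frac14$. Both components have weight exactly $\frac12$.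

*Proof.*

**Step 1: rows of adjacent indices are proportional.** Let $u$ be an eigenvector for the negative eigenvalue of $-A$. The space $u^\perp$ is $A$-invariant, and $-A$ is positive semidefinite on it. Let $i,j\in C$ with $ij\in E(F)$. Since $A_{ij}=0$, on $\operatorname{span}(e_i,e_j)$ the form $-A$ is $\operatorname{diag}(-A_{ii},-A_{jj})$, negative semidefinite. This plane contains a nonzero $y\perp u$. Then $-y^TAy$ is both $\ge0$ and $\le0$, so $y^TAy=0$, and as $-A$ is positive semidefinite on the invariant space $u^\perp$, $Ay=0$. That is, $y_i\cdot(\text{row }i)+y_j\cdot(\text{row }j)=0$. Both rows are nonzero, so $y_i,y_j$ are both nonzero; both rows are nonnegative, so they are positive multiples of each other.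

**Step 2: $A$ vanishes on $C\times C$.** By connectivity of $C$, all rows indexed by $C$ are positive multiples of each other. Let $i\in C$ and let $j\in C$ be a neighbor of $i$, which exists as $|C|\ge2$. Since $A_{ji}=0$ and row $i$ is a multiple of row $j$, $A_{ii}=0$. Each row $l\in C$ is a multiple of row $i$, so $A_{li}=0$ for all $l\in C$.

**Step 3: weigh $C$.** The total mass $1$ includes the entries $A_{il}$ and $A_{li}$ with $i\in C$, $l\notin C$. By Step 2 row $i\in C$ has all its mass there. So $1\ge2\sum_{i\in C}\hat h_i$. $\square$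

Lemma 2 forces the mass to split into two groups with no $F$-edges between them. For this to contradict $(S_k)$ the mass must be *spread out*: with $12\notin E(F)$, the matrix $A_{12}=A_{21}=\frac12$ satisfies every hypothesis of Lemma 2 and contradicts nothing. Spreading is where we use that bad sets exist in $V_P$ for every $k$-set $P$. We may mix different $P$ with weights of our choice, and we want to use only those $P$ whose indices are currently lightest. The weights determine which $P$ are lightest, and the lightest $P$ should determine the weights, so we look for a fixed point.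

**Kakutani's theorem** (recalled). Let $\Delta\subset\mathbb R^d$ be nonempty, compact and convex, and assign to each $w\in\Delta$ a nonempty compact convex $K(w)\subseteq\Delta$ so that $\{(w,w'):w'\in K(w)\}$ is closed. Then some $w$ satisfies $w\in K(w)$.

## 6. Bad sets in every union of $k$ cliques: a contradiction

*Proof of Lemma 3.* Suppose no $p_0$ works. Then for every $p\ge1$ there are $a$ and an admissible $M$ such that for every $k$-set $P$ there are $p$ pairwise disjoint bad sets in $V_P$. Let $z^{P,1},\dots,z^{P,p}\ge0$ be vectors supported on them with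
$$q(z^{P,j})=-1,\qquad D(z^{P,j})\le1/\varepsilon .$$
In Steps 1–4, $p$ and its $a$, $M$ are fixed.

**Step 1: nonnegative negative vectors pair negatively.** We show: if $z,y\ge0$ and $q(z)=q(y)=-1$, then $\langle z,y\rangle\le-1$. This keeps averages of the $z^{P,j}$ from degenerating.

Since $q$ takes negative values, $M$ has exactly one negative eigenvalue $-\lambda$. For large $s$ the matrix $sI-M$ is entrywise nonnegative, so by Perron–Frobenius its largest eigenvalue $s+\lambda$ has a nonnegative eigenvector $\pi$; thus $M\pi=-\lambda\pi$. Scale $\pi$ so that $q(\pi)=-\lambda\|\pi\|^2=-1$. On the Euclidean complement $\pi^\perp$, $M$ is positive semidefinite.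

Write $z=z_0\pi+z'$, $y=y_0\pi+y'$ with $z',y'\perp\pi$. As $\langle z',\pi\rangle=-\lambda\,z'\cdot\pi=0$ and likewise for $y'$,
$$\langle z,y\rangle=-z_0y_0+\langle z',y'\rangle,\qquad z_0^2=1+q(z'),\qquad y_0^2=1+q(y').$$
Here $z_0=z\cdot\pi/\|\pi\|^2\ge0$ because $z,\pi\ge0$, and $z_0\neq 0$ because $z_0^2\ge1$. The same holds for $y_0$. By Cauchy–Schwarz, first in $\mathbb R^2$ and then for the semidefinite form on $\pi^\perp$,
$$z_0y_0=\sqrt{1+q(z')}\sqrt{1+q(y')}\ge1+\sqrt{q(z')q(y')}\ge1+\langle z',y'\rangle .$$

**Step 2: averages of bad vectors.** We build, for each choice of weights, one nonnegative vector $g$ with $q(g)=-1$ and tiny $D(g)$.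

Let $\Delta$ be the simplex of probability vectors $w=(w_P)$ indexed by the $k$-sets $P$. Put
$$v^P=\frac1p\sum_jz^{P,j},\qquad v=\sum_Pw_Pv^P .$$
Expanding, $q(v)$ is a weighted average, with weights $\frac{w_P}p\cdot\frac{w_{P'}}p$ of sum $1$, of numbers $\langle z^{P,j},z^{P',j'}\rangle\le-1$. So $q(v)\le-1$. Let $\sigma=\sqrt{-q(v)}\ge1$ and
$$g^P=v^P/\sigma,\qquad g=\sum_Pw_Pg^P=v/\sigma .$$
Then $g\ge0$ and $q(g)=-1$. All of these depend continuously on $w$. For fixed $P$ the supports of the $z^{P,j}$ are disjoint, so
$$D(g^P)=\frac1{\sigma^2p^2}\sum_{j=1}^pD(z^{P,j})\le\frac1{p\varepsilon},$$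
and since $\sqrt D$ is a seminorm, $D(g)\le\frac1{p\varepsilon}$. This is where many *disjoint* bad sets and the bound on $D$ in the definition of badness pay off.

From here on we use only that $g\ge0$, $q(g)=-1$, $D(g)\le1/(p\varepsilon)$, that $g=\sum_P w_Pg^P$ with $g^P$ supported on $V_P$, and continuity in $w$.

**Step 3: compress to an $N\times N$ matrix.** Let $g_i,g^P_i$ be the restrictions of $g,g^P$ to $V_i$, extended by $0$, and let $\Gamma_{ij}=\langle g_i,g_j\rangle$. Then:

- $\Gamma_{ij}\le0$ for $i\ne j$, and $\Gamma_{ij}=0$ if $ij\in E(F)$, because these involve only entries of $M$ between $V_i$ and $V_j$.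
- $\Gamma_{ii}\le D(g_i)$, because off-diagonal entries of $M$ are $\le0$. Hence $\sum_i\max(\Gamma_{ii},0)\le\sum_iD(g_i)=D(g)\le\frac1{p\varepsilon}$.
- $\sum_{i,j}\Gamma_{ij}=q(g)=-1$.
- $\Gamma$ has at most one negative eigenvalue. Indeed $\Gamma=B^TMB$ with $B=(g_1,\dots,g_N)$. If $\Gamma$ were negative definite on a plane, $B$ would be injective on it and $M$ negative definite on its image.

Define the masses
$$h_i=-\langle g_i,g\rangle=-\sum_j\Gamma_{ij},\qquad h^P_i=-\langle g^P_i,g\rangle .$$
Since $g^P$ is supported on $V_P$,
$$h_i=\sum_Pw_Ph^P_i,\qquad h^P_i=0\ \text{ for }i\notin P,\qquad\sum_ih_i=-q(g)=1. \tag{6}$$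
The $h_i$ may be negative at this stage.

**Step 4: choose $w$ so that most masses are equal and maximal.** We find $w$ for which at least $N-k+1$ of the $h_i$ equal $\max_lh_l$.

For $w\in\Delta$ let $K(w)$ be the set of $w'\in\Delta$ supported on those $k$-sets $P$ that minimize $\sum_{i\in P}h_i(w)$. This is a nonempty face of $\Delta$, hence convex and compact. Its graph is closed: let $w_n\to w$, $w_n'\to w'$ with $w_n'\in K(w_n)$. If $w'_P>0$, then $(w'_n)_P>0$ for large $n$, so $P$ minimizes $\sum_{i\in P}h_i(w_n)$ for large $n$, and by continuity it minimizes $\sum_{i\in P}h_i(w)$. So $w'\in K(w)$. By Kakutani's theorem there is $w$ with $w\in K(w)$. Fix it.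

Let $\theta$ be the $k$-th smallest of $h_1,\dots,h_N$. A minimizing $P$ contains no $i$ with $h_i>\theta$. Indeed, at least $k$ indices $l$ satisfy $h_l\le\theta$; if $P$ contained such an $i$, it would omit one of these $l$, and exchanging $i$ for $l$ would lower the sum.

Now suppose $h_i>\theta$ for some $i$. Every $P$ with $w_P>0$ is minimizing, so $i\notin P$ for all these $P$, and by (6) $h_i=\sum_Pw_Ph^P_i=0$. So $\theta<0$, and every $h_l$ is either $\le\theta<0$ or (if $h_l>\theta$) equal to $0$. This contradicts $\sum_lh_l=1$. Hence $\theta=\max_lh_l$: the $k$-th smallest mass is already the maximum, so at least $N-k+1$ masses equal the maximum.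

(For $N=2$, $k=1$ and $F$ a single edge this says $h_1=h_2=\frac12$. As $\Gamma_{12}=0$, $\Gamma=\operatorname{diag}(-\frac12,-\frac12)$, with two negative eigenvalues: the contradiction of Section 4.)

**Step 5: let $p\to\infty$.** We remove the small positive part of $\Gamma$. For each $p$ we have a matrix $\Gamma=\Gamma^{(p)}$ of fixed size $N\times N$. Its entries are bounded: the total is $-1$ and the positive entries sum to at most $1/(p\varepsilon)$. Pass to a subsequence along which $\Gamma\to-A$ and the set of indices $i$ with $h_i=\max_lh_l$ is constant. By Step 3: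

- $A$ is symmetric and entrywise nonnegative, with entry sum $1$ (on the diagonal, $\max(\Gamma_{ii},0)\to0$);
- $A_{ij}=0$ for $ij\in E(F)$;
- $-A$ has at most one negative eigenvalue, as eigenvalues are continuous, and exactly one since $\mathbf 1^T(-A)\mathbf 1=-1$.

So Lemma 2 applies. The row sums are $\hat h_i=\lim h_i\ge0$, with $\sum_i\hat h_i=1$. At least $N-k+1$ of them equal the maximum, which is positive. So
$$\hat h_i\le\frac1{N-k+1}\quad\text{for all }i, \tag{7}$$
and with $Y_0=\{i:\hat h_i>0\}$ and $Z=V(F)\setminus Y_0$ we have $|Z|\le k-1$.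

**Step 6: split the mass and contradict $(S_k)$.** For a component $C$ of $F[Y_0]$ put $\hat h(C)=\sum_{i\in C}\hat h_i$. If $|C|\ge2$, then $\hat h(C)\le\frac12$ by Lemma 2. If $|C|=1$, then $\hat h(C)\le\frac1{N-k+1}\le\frac12$ by (7), as $k\le N-1$.

The component weights sum to $1$. If some component has weight at least $\frac13$, let it be $X$; the rest, $Y$, has weight at least $\frac12$. Otherwise all weights are below $\frac13$; add components one by one until the total first reaches $\frac13$. At that point it is below $\frac23$; call the union $X$ and the rest $Y$. In both cases $X$ and $Y$ have weight at least $\frac13$ each, so by (7) $|X|,|Y|\ge(N-k+1)/3$. They are unions of different components of $F[Y_0]$, so there is no $F$-edge between them. With $|Z|\le k-1$ this contradicts $(S_k)$. $\square$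

## 7. From few small bad sets to large rank

*Proof of Theorem A.* Let $0<\kappa<k/2$. We use the inequality $\operatorname{rank}S\ge(\operatorname{tr}S)^2/\operatorname{tr}(S^2)$ for nonzero symmetric $S$, which is Cauchy–Schwarz on the nonzero eigenvalues. It gives a good bound if $S$ has unit diagonal and off-diagonal entries that are small in mean square.

**Step 1: fix the constants.** As $k/2>\kappa$, choose $\varepsilon>0$ with $k/(1+(1+\varepsilon)^2)>\kappa$. Let $p_0=p_0(F,k,\varepsilon)$ from Lemma 3. Choose $\eta\in(0,1)$ so small that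
$$\frac{k-p_0\eta}{1+(1+\varepsilon)^2}>\kappa,\qquad k-p_0\eta>\eta .$$
Let $a$ be large, $m=\lfloor\eta a\rfloor\ge3$, $M$ admissible for $G(F,a)$, and $P$ a $k$-set as in Lemma 3 for $M$.

**Step 2: delete the small bad sets.** Take a maximal collection of pairwise disjoint bad sets of size at most $m$ inside $V_P$. By Lemma 3 it has fewer than $p_0$ members. Let $W$ be the set of vertices of $V_P$ not covered. Then $|W|\ge ka-p_0m\ge(k-p_0\eta)a$. By maximality, no $S\subseteq W$ with $|S|\le m$ is bad.

**Step 3: make the diagonal positive.** If $v\in W$ and $M_{vv}<0$, then $z=e_v$ has $q(z)<0$, $D(z)=0$, so $\{v\}$ is bad, a contradiction. So $M_{vv}\ge0$ on $W$.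

Suppose $M_{vv}=0$ and $v$ has a neighbor $u\in W$. For $z=Le_v+e_u$, $q(z)=M_{uu}-2L|M_{uv}|$ and $D(z)=M_{uu}$, so $\{u,v\}$ is bad for large $L$, a contradiction. So a vertex $v\in W\cap V_i$ with $M_{vv}=0$ has no neighbor in $W$, and as $V_i$ is a clique, $W\cap V_i=\{v\}$. There are at most $k$ such $v$, one for each $i\in P$. Remove them to get $W'$, with
$$\omega:=|W'|\ge(k-p_0\eta)a-k .$$
Since $k-p_0\eta>\eta$, we have $\omega\ge m$ for large $a$.

**Step 4: normalize.** Conjugate the principal submatrix $M_{W'}$ by the diagonal matrix with entries $M_{vv}^{-1/2}$. Rank and signs are preserved, the diagonal becomes $1$, and the substitution turns $D$ into $\|\cdot\|^2$ on vectors supported on $W'$ and keeps nonnegativity and supports, so (5) remains valid for supports of size at most $m$. Write the result as $I-B$, with $B\ge0$ symmetric and zero diagonal. Then (5) reads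
$$z^TBz\le(1+\varepsilon)\|z\|^2\qquad\text{for }z\ge0,\ |\operatorname{supp}z|\le m. \tag{8}$$

**Step 5: bound the total mass of $B$.** Let $\beta=\sum_{x,y}B_{xy}$. Apply (8) to $z=\mathbf 1_S$ and average over all $m$-subsets $S\subseteq W'$. A given ordered pair of distinct vertices lies in $S$ with probability $\frac{m(m-1)}{\omega(\omega-1)}$, so $\frac{m(m-1)}{\omega(\omega-1)}\beta\le(1+\varepsilon)m$ and
$$\beta\le(1+\varepsilon)\frac{\omega^2}{m-1} .$$

**Step 6: bound the row sums of squares by stars.** The total mass alone does not control $\sum B_{xy}^2$; the largest entries of each row must be handled. For $x\in W'$ let $T$ index $m-1$ largest entries of row $x$ off the diagonal, and $r=(\sum_{y\in T}B_{xy}^2)^{1/2}$. The vector $z=re_x+\sum_{y\in T}B_{xy}e_y$ is nonnegative with support of size at most $m$. Its edges at $x$ alone give $z^TBz\ge2r\sum_{y\in T}B_{xy}^2=2r^3$, and $\|z\|^2=2r^2$. So $r\le1+\varepsilon$ by (8) (trivially if $r=0$).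

The smallest of the $m-1$ entries indexed by $T$ is at most $r(m-1)^{-1/2}$, so every other entry of row $x$ is at most $(1+\varepsilon)(m-1)^{-1/2}$. Hence
$$\sum_yB_{xy}^2\le(1+\varepsilon)^2+\frac{1+\varepsilon}{\sqrt{m-1}}\sum_yB_{xy} .$$
Summing over $x$, and using Step 5 and $\omega\le Na$,
$$\sum_{x,y}B_{xy}^2\le(1+\varepsilon)^2\omega+\frac{(1+\varepsilon)\beta}{\sqrt{m-1}}\le(1+\varepsilon)^2\omega\,(1+\tau_a),\qquad\tau_a=\frac{Na}{(m-1)^{3/2}} .$$
Since $m=\lfloor\eta a\rfloor$, $\tau_a\to0$ as $a\to\infty$, and $\tau_a$ depends only on $N,\eta,a$.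

**Step 7: conclude.** $\operatorname{tr}(I-B)=\omega$ and, as $B$ has zero diagonal, $\operatorname{tr}(I-B)^2=\omega+\sum B_{xy}^2$. So
$$\operatorname{rank}M\ge\operatorname{rank}(I-B)\ge\frac{\omega^2}{\omega+\sum B_{xy}^2}\ge\frac{\omega}{1+(1+\varepsilon)^2(1+\tau_a)}\ge\frac{(k-p_0\eta)a-k}{1+(1+\varepsilon)^2(1+\tau_a)} .$$
Divided by $a$, the right side tends to $\frac{k-p_0\eta}{1+(1+\varepsilon)^2}>\kappa$ and does not involve $M$. Hence there is $a_0$, independent of $M$, with $\operatorname{rank}M\ge\kappa a$ for all $a\ge a_0$. $\square$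

This completes the proof of Theorem B: the conjecture is false, and it fails for every sufficiently large $t$. The constants $a_0$ in Theorems A and B are not explicit, because $p_0$ comes from the limit argument in Step 5 of Section 6.

**The factor $\frac12$ in this last argument.** Condition (8) alone cannot give more than about $\omega/2$. For $a\ge2$ consider, for $K_{2a}$ (that is, $F$ with two vertices and no edge),
$$M=a\begin{pmatrix}I&-I\\-I&I\end{pmatrix}-J .$$
The vectors $(x,-x)$ have eigenvalue $2a$ (multiplicity $a$), the vectors $(x,x)$ with $x\perp\mathbf 1$ have eigenvalue $0$ (multiplicity $a-1$), and $(\mathbf 1,\mathbf 1)$ has eigenvalue $-2a$. So $M$ is admissible of rank $a+1$. Dividing by the diagonal entry $a-1$ gives $I-B$ with $B\ge0$ and zero diagonal. If $|\operatorname{supp}z|\le m$, then $q(z)\ge-(\mathbf 1^Tz)^2\ge-m\|z\|^2$, so $z^TBz\le(1+\frac m{a-1})\|z\|^2$, and (8) holds whenever $m\le\varepsilon(a-1)$. Here $\omega=2a$ and the rank is $\omega/2+1$. The pairs $\{x,x'\}$ of corresponding vertices have $q(e_x+e_{x'})=2(a-1)-2(a+1)=-4<0$ but $D=2(a-1)$;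 this is harmless negativity, which the threshold $\varepsilon$ in the definition of badness ignores for large $a$.

## 8. A constant factor, and the graph complement conjecture

**Theorem C.** Let $Q\ge11$ be prime, $G_a=G(F_Q,a)$, $n=Na$, $N=Q^2+Q+1$. Then
$$\frac{(N-1)a}2-1\le\mu(G_a)\ \text{ for all }a,\qquad\limsup_{a\to\infty}\frac{\mu(G_a)}n\le\frac12+\frac3{2\sqrt Q}+\frac1{2N},$$
while $|E(G_a)|\ge\binom n2-\frac{Q+1}{2N}n^2$. Consequently, for every $\gamma<\frac43$ there are graphs $G$ with $|E(G)|\ge\gamma\bigl(tn-\binom{t+1}2\bigr)$, where $t=\mu(G)$ and $n=|V(G)|$. For the graphs $G_a$ the ratio of $|E(G_a)|$ to $tn-\binom{t+1}2$ tends to $\frac43$ as $a\to\infty$ and then $Q\to\infty$.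

*Proof.*

**Step 1: the edge count.** By (1) and (2), $|E(\overline{G_a})|\le\frac12N(Q+1)a^2=\frac{Q+1}{2N}n^2$.

**Step 2: the upper bound, by choosing $k$ as large as (3) allows.** Let $k=\lfloor(1-3/\sqrt Q)N\rfloor$. As $Q\ge11$, $3/\sqrt Q<0.91$ and $N\ge133$, so $1\le k\le N-1$. Since $N-k\ge3N/\sqrt Q$,
$$\frac{N-k+1}3>\frac N{\sqrt Q}>\frac{N\sqrt Q}{Q+1},$$
so $(S_k)$ holds by (3). Theorem A, for all $\kappa<k/2$, gives
$$\liminf_{a\to\infty}\frac{n-\mu(G_a)}a\ge\frac k2\ge\frac12\bigl((1-3/\sqrt Q)N-1\bigr).$$
Dividing by $N$ yields the upper bound.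

**Step 3: the lower bound, by a large complete minor.** The complement $\overline{F_Q}$ has minimum degree at least $N-1-(Q+1)=Q^2-1\ge N/2$ (equivalently $Q^2-Q-3\ge0$). By Dirac's theorem it has a Hamiltonian cycle, and as $N$ is odd, it has a matching of $(N-1)/2$ pairs. For each pair $\{i,j\}$ all $V_i$–$V_j$ pairs are edges of $G_a$, so there are $a$ disjoint edges covering $V_i\cup V_j$. Take all these edges as branch sets.

Two branch sets from the same pair touch, because $V_i$ is a clique. Two from different pairs $\{i,j\},\{l,m\}$ fail to touch only if $il,im,jl,jm\in E(F_Q)$. Then $l\ne m$ would both be orthogonal to the distinct points $i$ and $j$, which have exactly one common orthogonal point; this is impossible. So $G_a$ has a $K_s$ minor with $s=a(N-1)/2$. Since $\mu(K_s)=s-1$ and the classes $\{\mu\le t\}$ are minor-closed, $\mu(G_a)\ge s-1$.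

**Step 4: the factor.** Let $\varphi(\tau)=\tau-\tau^2/2$, increasing on $[0,1]$. With $t=\mu(G_a)$, $\frac1{n^2}\bigl(tn-\binom{t+1}2\bigr)=\varphi(t/n)-\frac t{2n^2}$. Put $\tau^-=\frac{N-1}{2N}$ and $\tau^+=\frac12+\frac3{2\sqrt Q}+\frac1{2N}$, which is less than $1$ for $Q\ge11$. By Steps 2 and 3, all limit points of $t/n$ as $a\to\infty$ lie in $[\tau^-,\tau^+]$. With Step 1 and $|E(G_a)|\le\binom n2$, all limit points of the ratio as $a\to\infty$ lie in
$$\left[\frac{\frac12-\frac{Q+1}{2N}}{\varphi(\tau^+)},\ \frac{\frac12}{\varphi(\tau^-)}\right].$$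
As $Q\to\infty$, $\tau^\pm\to\frac12$, $\varphi(\tau^\pm)\to\frac38$ and $(Q+1)/N\to0$, so both ends tend to $\frac12/\frac38=\frac43$. $\square$

The graph complement conjecture of Kotlov, Lovász and Vempala states that $\mu(G)+\mu(\overline G)\ge|V(G)|-2$. The same graphs refute it: $\mu(G)$ is small by Theorem A, and $\mu(\overline G)$ is small by the dimension count of Section 2, because $\overline G$ has few edges.

**Theorem D.** The conjecture $\mu(G)+\mu(\overline G)\ge|V(G)|-2$ is false. For $G=G(F_{101},a)$, $n=10303a$, and all large $a$,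
$$\mu(G)+\mu(\overline G)<n-1970\,a .$$
Moreover, for every $\delta>0$ there are arbitrarily large graphs with $\mu(G)+\mu(\overline G)\le(\frac12+\delta)|V(G)|$.

*Proof.*

**Step 1: the explicit inequality.** Apply Lemma 1 to $H=\overline{G(F_{101},a)}$ with $c=\mu(H)$:
$$\binom{c+1}2\le n+|E(H)|\le10303a+525453a^2\le530450a^2=\frac{(1030a)^2}2\qquad(a\ge3),$$
since $10303a\le4997a^2$ for $a\ge3$. As $c^2/2<\binom{c+1}2$ for $c>0$, we get $c<1030a$ (trivially if $c=0$). The proof of Theorem B gives $\mu(G)\le n-3000a$ for $a\ge a_0$. Adding, $\mu(G)+\mu(\overline G)<n-1970a$ for $a\ge\max(a_0,3)$, and this is below $n-2$.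

**Step 2: the asymptotic statement.** For $G_a=G(F_Q,a)$, Lemma 1 and $|E(\overline{G_a})|\le\frac{Q+1}{2N}n^2$ give
$$\mu(\overline{G_a})\le\Bigl(2n+\frac{Q+1}Nn^2\Bigr)^{1/2},$$
which is at most $\bigl(\sqrt{(Q+1)/N}+o(1)\bigr)n$ as $a\to\infty$. With Theorem C,
$$\limsup_{a\to\infty}\frac{\mu(G_a)+\mu(\overline{G_a})}n\le\frac12+\frac3{2\sqrt Q}+\frac1{2N}+\sqrt{\frac{Q+1}N} .$$
The right side tends to $\frac12$ as $Q\to\infty$. Given $\delta>0$, fix a prime $Q\ge11$ for which it is below $\frac12+\delta$; then all sufficiently large $a$ give the required graphs. $\square$
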